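\title{Hypercyclic operators that fail the Hypercyclicity Criterion exist on every separable infinite-dimensional Banach space}

\begin{abstract}
We show that every infinite-dimensional separable Banach space carries a hypercyclic operator $T=I+K$, with $K$ nuclear of arbitrarily small nuclear norm, such that $T\oplus T$ is not cyclic. Hence there is no such space on which the Hypercyclicity Criterion is necessary for hypercyclicity. Hypercyclic operators $T$ with $T\oplus T$ not cyclic are dense in the strong operator topology. Among separable infinite-dimensional Fr\'echet spaces, $\omega=\mathbb K^{\mathbb N}$ is the only one on which every hypercyclic operator satisfies the Criterion. The operator is $T=e^{Q}$, where $Q$ is a limit of nilpotent finite-rank operators that are built together with a bilinear form for which they are symmetric.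
\end{abstract}

\section{Introduction}

Throughout, the scalar field is $\mathbb K=\mathbb R$ or $\mathbb C$, an \emph{operator} on a space $X$ is a continuous linear map $X\to X$, and $L(X)$ is the algebra of operators on $X$. An operator $T$ is \emph{hypercyclic} if for some $x\in X$ the orbit $\{T^nx:n\ge0\}$ is dense in $X$, and \emph{cyclic} if for some $x$ the linear span of the orbit is dense. Every infinite-dimensional separable Banach space supports hypercyclic operators, while nonzero finite-dimensional spaces and non-separable spaces support none.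

A dense orbit is hard to write down, and one prefers a condition that can be tested on convenient vectors. The operator $T$ satisfies the \emph{Hypercyclicity Criterion} (the Criterion, for short) if there are dense subsets $D_1,D_2\subseteq X$, an increasing sequence of positive integers $(n_k)$ and maps $S_{n_k}\colon D_2\to X$ such that
\begin{enumerate}
\item[(i)] $T^{n_k}x\to0$ for every $x\in D_1$;
\item[(ii)] $S_{n_k}y\to0$ for every $y\in D_2$;
\item[(iii)] $T^{n_k}S_{n_k}y\to y$ for every $y\in D_2$.
\end{enumerate}
For $x\in D_1$ and $y\in D_2$ the vectors $x+S_{n_k}y$ tend to $x$ and their images $T^{n_k}(x+S_{n_k}y)$ tend to $y$, so $T$ connects any two open sets. It is known that, for this reason, the Criterion implies hypercyclicity on separable Banach spaces and, with the same definitions, on separable Fr\'echet spaces. For example, let $T=2\Lambda$ on $\ell^2$, where $\Lambda(x_1,x_2,\dots)=(x_2,x_3,\dots)$. Take for $D_1=D_2$ the finitely supported sequences, $n_k=k$, and $S_n=2^{-n}\Gamma^n$ with $\Gamma(x_1,x_2,\dots)=(0,x_1,x_2,\dots)$; then $T^nx=0$ for large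 $n$, $\|S_ny\|=2^{-n}\|y\|$ and $T^nS_ny=y$.

The Criterion asks for more than one dense orbit, because the same times $n_k$ serve all $x$ and all $y$. In particular it passes from $T$ to $T\oplus T$ on $X\oplus X$, and by a theorem of B\`es and Peris \cite{BP} it is equivalent to the hypercyclicity of $T\oplus T$. The following question is posed in \cite{AP}.

\begin{quote}
Does there exist an infinite-dimensional separable Banach space $X$ such that every hypercyclic operator on $X$ satisfies the Hypercyclicity Criterion?
\end{quote}

One might guess that the answer is yes. An operator with a dense orbit whose direct square has none must be finely tuned, and a sufficiently rigid space might leave no room for it. In the Fr\'echet category this does happen, on the space $\omega=\mathbb K^{\mathbb N}$ of all sequences with the topology of coordinatewise convergence. But every Banach space, however rigid, carries the operators $I+K$ with $K$ nuclear, that is, $Kx=\sum_nf_n(x)y_n$ with $f_n\in X^*$, $y_n\in X$ and $\sum_n\|f_n\|\,\|y_n\|<\infty$; the infimum of these sums over all representations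 is the nuclear norm $\nu(K)$. These operators already suffice, and the answer is no.

\begin{theorem}\label{thm:main}
Let $X$ be an infinite-dimensional separable Banach space and $\delta>0$. There is an operator $T=I+K$ on $X$, with $K$ nuclear and $\nu(K)<\delta$, such that $T$ is hypercyclic but $T\oplus T$ is not cyclic. In particular $T$ does not satisfy the Hypercyclicity Criterion.
\end{theorem}

\begin{corollary}\label{cor:sot}
On every infinite-dimensional separable Banach space $X$, the hypercyclic operators $T$ with $T\oplus T$ not cyclic are dense in $L(X)$ for the strong operator topology.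
\end{corollary}

\begin{theorem}\label{thm:frechet}
Let $X$ be a separable infinite-dimensional Fr\'echet space. Every hypercyclic operator on $X$ satisfies the Hypercyclicity Criterion if and only if $X$ is isomorphic to $\omega=\mathbb K^{\mathbb N}$.
\end{theorem}

Here a Fr\'echet space is a complete metrizable locally convex space; its topology is given by an increasing sequence of seminorms $p_1\le p_2\le\cdots$, and for a Banach space one takes all $p_k$ equal to the norm. We write $X^*$ for the space of continuous linear functionals and $T^*f=f\circ T$.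

The obstruction to the cyclicity of $T\oplus T$ is a bilinear form for which $T$ is symmetric (Section~\ref{sec:obstruction}). The core of the proof is finite-dimensional linear algebra in the rings $\mathbb K[s]/(s^d)$ (Sections~\ref{sec:models}--\ref{sec:step}). The geometry of $X$ enters only through a biorthogonal system, in the passage to the limit (Section~\ref{sec:limit}), which we carry out in a form that also serves Fr\'echet spaces (Section~\ref{sec:frechet}).

\section{Symmetric forms obstruct cyclicity of $T\oplus T$}\label{sec:obstruction}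

To show that $T\oplus T$ is not cyclic we need, for every pair $(u,w)$, a nonzero functional that annihilates the orbit of $(u,w)$. One bilinear form supplies all of these functionals at once.

\begin{lemma}\label{lem:form}
Let $X$ be a separable Fr\'echet space, $T\in L(X)$, and let $B$ be a nonzero continuous bilinear form on $X$ with $B(Tx,y)=B(x,Ty)$ for all $x,y$. Then $T\oplus T$ is not cyclic, and $T$ does not satisfy the Hypercyclicity Criterion.
\end{lemma}

\begin{proof}
Suppose that $(u,w)$ is cyclic for $T\oplus T$. The continuous functional $\lambda(a,b)=B(a,w)-B(u,b)$ on $X\oplus X$ satisfies $\lambda(T^nu,T^nw)=B(T^nu,w)-B(u,T^nw)=0$ for all $n$, so $\lambda=0$. Taking $b=0$ gives $B(a,w)=0$ for all $a$, and then $B(a,T^nw)=B(T^na,w)=0$ for all $a$ and $n$. The second coordinate $w$ of a cyclic vector of $T\oplus T$ is cyclic for $T$, so $B(a,\cdot)=0$ for all $a$, which contradicts $B\ne0$.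

If $T$ satisfied the Criterion with $D_1,D_2,(n_k),S_{n_k}$, then $T\oplus T$ would satisfy it with $D_1\times D_1$, $D_2\times D_2$, $(n_k)$, $S_{n_k}\times S_{n_k}$, and would be hypercyclic, hence cyclic.
\end{proof}

So we want a hypercyclic operator that is symmetric for a nonzero form. The next lemma shows that the form cannot be too simple; it is also the starting point for the analysis of $\omega$.

\begin{lemma}\label{lem:noeigen}
Let $T$ be a hypercyclic operator on a Fr\'echet space $X$. Then $X^*$ has no nonzero finite-dimensional $T^*$-invariant subspace.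
\end{lemma}

\begin{proof}
Let $E$ be such a subspace. An eigenvector of $T^*|_E$ (of its complexification, if $\mathbb K=\mathbb R$) is a nonzero continuous real-linear map $f\colon X\to\mathbb C$ with $f\circ T=\mu f$ for some $\mu\in\mathbb C$. The function $|f|$ maps $X$ continuously onto $[0,\infty)$, so it maps a dense orbit $\{T^nx\}$ onto a dense subset of $[0,\infty)$. But $|f(T^nx)|=|\mu|^n|f(x)|$ is either bounded or bounded away from $0$.
\end{proof}

\begin{remark}\label{rem:rank}
In Lemma~\ref{lem:form} the subspace $E=\{B(\cdot,y):y\in X\}$ of $X^*$ is $T^*$-invariant, since $T^*B(\cdot,y)=B(\cdot,Ty)$. If $T$ is hypercyclic, $E$ is therefore infinite-dimensional. So we cannot fix a finite-rank form and then look for $T$. We shall build the operator and the form together, each as a limit of finite-rank approximations.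
\end{remark}

\section{Polynomial models}\label{sec:models}

We look for $T$ of the form $e^{Q}$ with $Q$ small, and for a form $B$ with $B(Qx,y)=B(x,Qy)$. To see what data are involved, suppose that $Q$ and $B$ are given on a Banach space and that $e_0$ is a cyclic vector for $Q$. Then $B(f(Q)e_0,g(Q)e_0)=\varphi(fg)$ for polynomials $f,g$, where $\varphi(f)=B(f(Q)e_0,e_0)$. Thus $B$ is determined by the functional $\varphi$, or by the generating function
\[
F(z)=B(e^{zQ}e_0,e_0)=\sum_j\varphi(s^j)\frac{z^j}{j!}.
\]
Differentiation in $z$ corresponds to applying $Q$. Hypercyclicity requires that $T^Ne_0=e^{NQ}e_0$ come close to a prescribed vector $v(Q)e_0$, and this constrains $F$: for bounded $z$,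
\begin{equation}\label{eq:heur}
\begin{aligned}
F(N+z)&=B(e^{zQ}T^Ne_0,e_0)\approx(v(\partial)F)(z),\\
F(2N+z)&=B(e^{zQ}T^Ne_0,T^Ne_0)\approx(v(\partial)^2F)(z),
\end{aligned}
\end{equation}
where $\partial=d/dz$. Since $B$ has two arguments, only the points $0$, $N$ and $2N$ are involved, and when $N$ is large these points are far enough apart for $F$ to be prescribed near each of them independently. The following definition is the finite-dimensional version of this picture, with $Q$ nilpotent and $F$ a polynomial.

Let $V$ be a vector space with basis $e_0,e_1,e_2,\dots$, let $V_n=\operatorname{span}(e_0,\dots,e_{n-1})$, and let $\pi_n$ be the projection onto $V_n$ with $\pi_ne_i=0$ for $i\ge n$. Let $R_n=\mathbb K[s]/(s^n)$. We identify a class in $R_n$ with its representative of degree $<n$, so that $R_d\subseteq R_D$ as vector spaces (not as algebras) when $d\le D$. For $c\in\mathbb K$ we write $e^{cs}$ for the element $\sum_{j<n}c^js^j/j!$ of $R_n$; then $e^{bs}e^{cs}=e^{(b+c)s}$ in $R_n$.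

\begin{definition}\label{def:model}
A \emph{model of size $d$} is a pair $(\Phi,F)$, where $\Phi\colon R_d\to V_d$ is a linear isomorphism with $\Phi(1)=e_0$ and $F\in\mathbb K[z]$ has degree $<d$. It determines
\begin{itemize}
\item the functional $\varphi(f)=(f(\partial)F)(0)$ on $\mathbb K[s]$, so that $\varphi(s^j)=F^{(j)}(0)$;
\item the nilpotent operator $q$ on $V_d$ with $q\,\Phi(f)=\Phi(sf)$ for $f\in R_d$;
\item the bilinear form $B$ on $V_d$ with $B(\Phi(f),\Phi(g))=\varphi(fg)$ for $f,g\in R_d$.
\end{itemize}
\end{definition}

Because $\deg F<d$, the functional $\varphi$ vanishes on $s^d\mathbb K[s]$ and so is defined on $R_d$; it does not matter whether $fg$ is computed in $\mathbb K[s]$ or in $R_d$. Three identities follow, for $x,y\in V_d$, $f\in\mathbb K[s]$ and $c\in\mathbb K$: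
\begin{equation}\label{eq:model}
B(qx,y)=B(x,qy),\qquad e^{cq}e_0=\Phi(e^{cs}),\qquad\varphi(fe^{cs})=(f(\partial)F)(c).
\end{equation}
The first holds because both sides equal $\varphi(sfg)$ when $x=\Phi(f)$, $y=\Phi(g)$. The second holds because $q^je_0=\Phi(s^j)$. The third is Taylor's formula $\sum_{j<d}c^jH^{(j)}(0)/j!=H(c)$ for $H=f(\partial)F$, a polynomial of degree $<d$. Symmetry is thus built into the definition, and all the work goes into making consecutive models close to each other.

The \emph{initial model} has size $1$, with $\Phi(1)=e_0$ and $F=1$; here $q=0$ and $B(e_0,e_0)=1$. The inductive step is the following.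

\begin{proposition}\label{prop:step}
Let $(\Phi,F)$ be a model of size $d$ with operator $q$ and form $B$, let $w\in V_d$, $\varepsilon>0$ and $D=4d$. Fix norms, all written $\|\cdot\|$, on $V_D$, on $L(V_D)$ and on the space of bilinear forms on $V_D$. Then there are a model $(\widetilde\Phi,\widetilde F)$ of size $D$, with operator $\widetilde q$ and form $\widetilde B$, and a positive integer $N$ such that $\widetilde\Phi|_{R_d}=\Phi$ and
\[
\|\widetilde q-q\pi_d\|<\varepsilon,\qquad\|\widetilde B-B(\pi_d\,\cdot,\pi_d\,\cdot)\|<\varepsilon,\qquad\|e^{N\widetilde q}e_0-w\|<\varepsilon.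
\]
\end{proposition}

\section{The first step by hand}\label{sec:example}

Start from the initial model, and let the target be $w=ce_0$. We need a small nilpotent operator $\widetilde q$ with $e^{N\widetilde q}e_0\approx ce_0$ and a form $\widetilde B$ whose matrix is close to the one with a single entry $1$ at $(e_0,e_0)$.

Size $2$ is too small. By \eqref{eq:model}, $\widetilde F(0)=\widetilde B(e_0,e_0)\approx1$, $\widetilde F(N)=\widetilde B(e^{N\widetilde q}e_0,e_0)\approx c$ and $\widetilde F(2N)=\widetilde B(e^{N\widetilde q}e_0,e^{N\widetilde q}e_0)\approx c^2$, while a polynomial of degree $\le1$ satisfies $\widetilde F(0)-2\widetilde F(N)+\widetilde F(2N)=0$. This would force $(c-1)^2\approx0$.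

Take size $4$ and put $y=e^{Ns}-c\in R_4$. Since $e^{N\widetilde q}e_0=ce_0+\widetilde\Phi(y)$, the vector $\widetilde\Phi(y)$ must be small, and it cannot be zero. We make it a small multiple of an unused basis vector. For $\widetilde q$ to be small, $\widetilde\Phi(s)$ must be small compared with $\widetilde\Phi(1)$, and $\widetilde\Phi(sy)$ compared with $\widetilde\Phi(y)$. So, with $0<\eta<1$, we set
\[
\widetilde\Phi(1)=e_0,\qquad\widetilde\Phi(s)=\eta e_1,\qquad\widetilde\Phi(y)=\eta e_2,\qquad\widetilde\Phi(sy)=\eta^2e_3.
\]
If $1,s,y,sy$ is a basis of $R_4$, no freedom is left, and we have to see whether $\widetilde qe_1=\eta^{-1}\widetilde\Phi(s^2)$ and $\widetilde qe_3=\eta^{-2}\widetilde\Phi(s^2y)$ are small. In the variable $t=Ns$ we have $y=e^t-c$, and $N$ disappears. Put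
\[
U=y+c-1-t=\tfrac12t^2+\tfrac16t^3,\qquad W=ty+(c-1)t=t^2+\tfrac12t^3.
\]
Then $t^2=6U-2W$ and $t^3=6W-12U$, so $1,t,y,ty$ span $R_4$ and form a basis. Moreover $t^2y=(1-c)t^2+t^3=-6(1+c)U+(2c+4)W$. Substituting for $U$ and $W$ and dividing by $N^2$ gives
\begin{align*}
s^2&=\frac{6(c-1)}{N^2}-\frac{2c+4}{N}\,s+\frac{6}{N^2}\,y-\frac2N\,sy,\\
s^2y&=\frac{6(1-c^2)}{N^2}+\frac{2c^2+8c+2}{N}\,s-\frac{6(1+c)}{N^2}\,y+\frac{2c+4}{N}\,sy.
\end{align*}
All coefficients are $O(1/N)$. Hence $\widetilde qe_0=\eta e_1$, $\widetilde qe_2=\eta e_3$, and, for fixed $\eta$, $\widetilde qe_1\to0$ and $\widetilde qe_3\to0$ as $N\to\infty$, while $e^{N\widetilde q}e_0=ce_0+\eta e_2$ exactly. The factors $\eta^{-1}$ and $\eta^{-2}$ show that $\eta$ has to be chosen first and $N$ afterwards.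

For the form, let $G$ be the quadratic polynomial with $G(0)=1$, $G(1)=c$, $G(2)=c^2$, namely $G(\tau)=1+(c-1)\tau+\frac12(c-1)^2\tau(\tau-1)$, and put $\widetilde F(z)=G(z/N)$. By \eqref{eq:model}, $\widetilde\varphi(s^me^{\ell Ns})=N^{-m}G^{(m)}(\ell)$. Therefore $\widetilde B(e_0,e_0)=G(0)=1$,
\[
\widetilde B(e_0,e_2)=\frac{G(1)-cG(0)}{\eta}=0,\qquad\widetilde B(e_2,e_2)=\frac{G(2)-2cG(1)+c^2G(0)}{\eta^2}=0,
\]
and every entry that involves $e_1$ or $e_3$ contains a factor $s^m$ with $m\ge1$ and is $O(1/N)$ for fixed $\eta$. This proves Proposition~\ref{prop:step} for the initial model.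

\section{The extension step}\label{sec:step}

Two facts were used in the example: the expansions of $s^2$ and $s^2y$ have small coefficients, and a polynomial can be prescribed near $0$, $N$ and $2N$. We prove each in general. In the first, $v(s)$ is no longer invariant under the change of variable $t=Ns$, but it converges to the constant $v(0)$.

\begin{lemma}\label{lem:basis}
Let $a\ge1$, $v\in\mathbb K[s]$ and $y_N=e^{Ns}-v\in R_{2a}$. For all large $N$ the elements $s^i$ and $s^iy_N$ $(0\le i<a)$ form a basis of $R_{2a}$, and all coordinates of $s^a$ and of $s^ay_N$ in this basis tend to $0$ as $N\to\infty$.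
\end{lemma}

\begin{proof}
Let $\theta_N$ be the algebra automorphism $f(s)\mapsto f(s/N)$ of $R_{2a}$. Then $z_N:=\theta_N(y_N)=e^s-v(s/N)$ converges to $z_\infty:=e^s-c$, where $c=v(0)$.

The $2a$ elements $s^i$, $s^iz_\infty$ $(i<a)$ are linearly independent. Indeed, let $P,Q$ be polynomials of degree $<a$ with $P+Qz_\infty=0$ in $R_{2a}$. The function $h(x)=P(x)-cQ(x)+Q(x)e^x$ of a real variable $x$ has a Taylor series divisible by $x^{2a}$, so $h^{(j)}(0)=0$ for $j<2a$. The operator $\partial^a$ annihilates $P-cQ$, and $(\partial-1)^a$ annihilates $Qe^x$ because $(\partial-1)(Qe^x)=Q'e^x$. So $h$ solves the linear equation $\partial^a(\partial-1)^ah=0$ of order $2a$ with zero initial data, and $h\equiv0$ by uniqueness. Then $Q(x)e^x$ is a polynomial, which by growth at $+\infty$ forces $Q=0$, and so $P=0$.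

The determinant of the system $s^i$, $s^iz_N$ in the monomial basis converges to the nonzero determinant of the system $s^i$, $s^iz_\infty$. So for large $N$ this system is a basis, and by Cramer's rule the coefficients in
\[
s^a=\sum_{i<a}\alpha_is^i+\sum_{i<a}\beta_is^iz_N,\qquad s^az_N=\sum_{i<a}\gamma_is^i+\sum_{i<a}\kappa_is^iz_N
\]
converge as $N\to\infty$. The automorphism $\theta_N^{-1}$ sends $s^i$ to $N^is^i$ and $z_N$ to $y_N$. Hence $s^i$, $s^iy_N$ $(i<a)$ is a basis, the coordinates of $s^a$ in it are $N^{i-a}\alpha_i$ and $N^{i-a}\beta_i$, and those of $s^ay_N$ are $N^{i-a}\gamma_i$ and $N^{i-a}\kappa_i$. Since $i<a$, they tend to $0$.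
\end{proof}

In the second fact the data near the three points are polynomials $P_0,P_1,P_2$ of degree $<d$ instead of constants. We glue their translates with cutoff polynomials. The translate $P_r(z-rN)$ may have size $N^{d-1}$ near the other two points, so its cutoff must vanish there to order $d$.

\begin{lemma}\label{lem:interp}
Let $P_0,P_1,P_2\in\mathbb K[z]$ have degree $<d$. There are polynomials $G_N$ $(N\ge1)$ of degree $\le4d-2$ such that, for every $f\in\mathbb K[s]$ and $\ell\in\{0,1,2\}$,
\[
(f(\partial)G_N)(\ell N)\longrightarrow(f(\partial)P_\ell)(0)\qquad(N\to\infty).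
\]
\end{lemma}

\begin{proof}
The linear map that sends a polynomial $A$ of degree $\le3d-1$ to the $3d$ numbers $A^{(j)}(\ell)$ $(j<d,\ \ell=0,1,2)$ is injective, since a polynomial in its kernel has $3d$ zeros counted with multiplicity; hence it is bijective (Hermite interpolation). So there are $A_0,A_1,A_2$ of degree $\le3d-1$ such that $A_r(\ell+\tau)-\delta_{r\ell}$ is divisible by $\tau^d$ for all $r,\ell\in\{0,1,2\}$. Put
\[
G_N(z)=\sum_{r=0}^2P_r(z-rN)\,A_r(z/N),\qquad\deg G_N\le(d-1)+(3d-1).
\]
Fix $\ell$ and expand $G_N(\ell N+z)=\sum_rP_r(z+(\ell-r)N)\,A_r(\ell+z/N)$ in powers of $z$. The polynomial $A_r(\ell+z/N)-\delta_{r\ell}$ contains only terms $z^j/N^j$ with $j\ge d$, so its coefficients are $O(N^{-d})$. Thus the term $r=\ell$ tends to $P_\ell(z)$ coefficientwise. For $r\ne\ell$ the coefficients of $P_r(z+(\ell-r)N)$ are $O(N^{d-1})$, so the coefficients of the product are $O(N^{-1})$. Hence $G_N^{(m)}(\ell N)\to P_\ell^{(m)}(0)$ for each $m\ge0$, and the claim follows by linearity in $f$.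
\end{proof}

The new model must have even size $D=2a$ for Lemma~\ref{lem:basis}, and $D>4d-2$ to accommodate $G_N$. The smallest such size is $D=4d$.

\begin{proof}[Proof of Proposition~\ref{prop:step}]
Let $v=\Phi^{-1}(w)$, a polynomial of degree $<d$, and let $y_N=e^{Ns}-v\in R_D$. We define a model depending on $\eta\in(0,1)$ and on a large integer $N$, and let $N\to\infty$ with $\eta$ fixed.

\emph{The isomorphism.} By Lemma~\ref{lem:basis} with $a=2d$, the elements $s^i$, $s^iy_N$ $(i<2d)$ form a basis of $R_D$. Define $\widetilde\Phi(s^i)=u_i$ and $\widetilde\Phi(s^iy_N)=u_i'$, where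
\[
u_i=\Phi(s^i)\ \ (i<d),\qquad u_i=\eta^{i-d+1}e_i\ \ (d\le i<2d),\qquad u_i'=\eta^{i+1}e_{2d+i}\ \ (i<2d).
\]
The vectors $u_i,u_i'$ form a basis of $V_D$ that does not depend on $N$. So $\widetilde\Phi$ is an isomorphism onto $V_D$, it extends $\Phi$, and $\widetilde\Phi(1)=e_0$.

\emph{The orbit.} By \eqref{eq:model}, $e^{N\widetilde q}e_0=\widetilde\Phi(v+y_N)=w+\eta e_{2d}$.

\emph{The operator.} We compute $\Delta=\widetilde q-q\pi_d$ on the basis $\Phi(1),\dots,\Phi(s^{d-1}),e_d,\dots,e_{D-1}$ of $V_D$, which depends neither on $\eta$ nor on $N$. For $i<d-1$ both $\widetilde q$ and $q\pi_d$ send $\Phi(s^i)$ to $\Phi(s^{i+1})$, so $\Delta\Phi(s^i)=0$. On the remaining basis vectors $q\pi_d$ vanishes, because $s\cdot s^{d-1}=0$ in $R_d$ and $\pi_de_n=0$ for $n\ge d$. From $\widetilde qu_i=u_{i+1}$ and $\widetilde qu_i'=u_{i+1}'$ for $i<2d-1$ we get $\Delta\Phi(s^{d-1})=\eta e_d$ and $\Delta e_n=\eta e_{n+1}$ for $d\le n<2d-1$ and for $2d\le n<4d-1$. At the ends of the two chains,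
\[
\Delta e_{2d-1}=\eta^{-d}\,\widetilde\Phi(s^{2d}),\qquad\Delta e_{4d-1}=\eta^{-2d}\,\widetilde\Phi(s^{2d}y_N).
\]
The coordinates of $\widetilde\Phi(s^{2d})$ and $\widetilde\Phi(s^{2d}y_N)$ in the basis $u_i,u_i'$ tend to $0$ by Lemma~\ref{lem:basis}, so both vectors tend to $0$. Hence $\Delta\to\eta S$ as $N\to\infty$, where $S$ sends $\Phi(s^{d-1})$ to $e_d$, sends $e_n$ to $e_{n+1}$ for $d\le n<4d-1$, $n\ne2d-1$, and annihilates the other basis vectors. The operator $S$ does not depend on $\eta$.

\emph{The form.} Following \eqref{eq:heur}, apply Lemma~\ref{lem:interp} to $P_\ell=v(\partial)^\ell F$ $(\ell=0,1,2)$, which have degree $<d$, and put $\widetilde F=G_N$; then $\deg\widetilde F<D$. By \eqref{eq:model} for the new model, for each $f\in\mathbb K[s]$,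
\[
\widetilde\varphi(fe^{\ell Ns})=(f(\partial)G_N)(\ell N)\longrightarrow(f(\partial)v(\partial)^\ell F)(0)=\varphi(fv^\ell)\qquad(\ell=0,1,2).
\]
In the limit $e^{Ns}$ is thus replaced by $v$, as long as it appears at most twice. For each $m\ge0$,
\begin{align*}
\widetilde\varphi(s^m)&\to\varphi(s^m),\\
\widetilde\varphi(s^my_N)=\widetilde\varphi(s^me^{Ns})-\widetilde\varphi(s^mv)&\to\varphi(s^mv)-\varphi(s^mv)=0,\\
\widetilde\varphi(s^my_N^2)=\widetilde\varphi(s^me^{2Ns})-2\widetilde\varphi(s^mve^{Ns})+\widetilde\varphi(s^mv^2)&\to(1-2+1)\,\varphi(s^mv^2)=0.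
\end{align*}
We compare the two forms on the fixed basis $u_i,u_i'$. First, $\widetilde B(u_i,u_j)=\widetilde\varphi(s^{i+j})\to\varphi(s^{i+j})$. If $i,j<d$, the limit is $B(u_i,u_j)=B(\pi_du_i,\pi_du_j)$. If $\max(i,j)\ge d$, the limit is $0$ because $\deg F<d$, and $B(\pi_du_i,\pi_du_j)=0$ because $\pi_du_i=0$ or $\pi_du_j=0$. Next, $\widetilde B(u_i,u_j')=\widetilde B(u_j',u_i)=\widetilde\varphi(s^{i+j}y_N)\to0$ and $\widetilde B(u_i',u_j')=\widetilde\varphi(s^{i+j}y_N^2)\to0$, while $\pi_du_j'=0$. So $\widetilde B\to B(\pi_d\,\cdot,\pi_d\,\cdot)$.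

\emph{Choice of parameters.} Choose $\eta$ with $\eta\|S\|<\varepsilon$ and $\eta\|e_{2d}\|<\varepsilon$. In finite-dimensional spaces coordinatewise convergence is convergence in norm, so all three inequalities hold for large $N$.
\end{proof}

\section{The limit operator}\label{sec:limit}

To realize the models in a space $X$, the vectors $e_n$ must have dense span and the projections $\pi_n$ must extend continuously to $X$. A biorthogonal system provides this; no uniform bound on the $\pi_n$ is needed, since each step involves finitely many of them and $\varepsilon$ is chosen afterwards.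

\begin{lemma}\label{lem:biorth}
Let $X$ be a separable Fr\'echet space and $p$ a continuous seminorm on $X$ with $\dim X/\ker p=\infty$. There are $e_n\in X$, $e_n^*\in X^*$ and constants $C_n$ $(n\ge0)$ such that $e_m^*(e_n)=\delta_{mn}$, the span of the $e_n$ is dense in $X$, and $|e_n^*|\le C_np$.
\end{lemma}

\begin{proof}
Let $(x_n)_{n\ge0}$ be a sequence in which every element of a countable dense set occurs infinitely often. Suppose that $e_i,e_i^*$ are constructed for $i<n$. Put $L=\bigcap_{i<n}\ker e_i^*$ and $\hat x=x_n-\sum_{i<n}e_i^*(x_n)e_i\in L$. Since $L$ has finite codimension and $\ker p$ does not, there is $z\in L$ with $p(z)\ne0$. Let $e_n=\hat x+\tau z$, where $\tau=0$ if $p(\hat x)\ne0$, and otherwise $\tau>0$ is so small that $p_{n+1}(\tau z)<2^{-n}$. Then $e_n\in L$ and $p(e_n)\ne0$.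

If $e_n-\sum_{i<n}c_ie_i\in\ker p$, then applying $e_j^*$, which vanishes on $\ker p$ and at $e_n$, gives $c_j=0$ for all $j<n$, so $p(e_n)=0$, a contradiction. Thus in the normed space $X/\ker p$ the class of $e_n$ is not in the span of the classes of $e_0,\dots,e_{n-1}$, and the Hahn--Banach theorem gives $e_n^*$ with $|e_n^*|\le C_np$, $e_n^*(e_i)=0$ for $i<n$ and $e_n^*(e_n)=1$.

Finally $v_n=e_n+\sum_{i<n}e_i^*(x_n)e_i$ lies in the span and $p_{n+1}(x_n-v_n)<2^{-n}$, so $x_n-v_n\to0$. Every element of the dense set equals $x_n$ for infinitely many $n$ and so is in the closure of the span.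
\end{proof}

The limits of operators have to be taken in a Banach algebra. We work in the following setting.

\medskip
\noindent\textbf{Setting (S).} $X$ is a separable Fr\'echet space; $p$, $e_n$, $e_n^*$, $C_n$ are as in Lemma~\ref{lem:biorth}; and $Y\subseteq X$ is a linear subspace containing all $e_n$, with a complete norm $\|\cdot\|_Y$ such that the inclusion $Y\to X$ is continuous and $p\le\|\cdot\|_Y$ on $Y$.
\medskip

For Theorem~\ref{thm:main} one takes $Y=X$ and $p=\|\cdot\|_Y=\|\cdot\|$. For a linear functional $f$ and a bilinear form $\beta$ on $X$, let $\|f\|_p$ and $\|\beta\|_p$ be the least constants (possibly $\infty$) with $|f(x)|\le\|f\|_p\,p(x)$ and $|\beta(x,y)|\le\|\beta\|_p\,p(x)p(y)$. Let $\mathfrak N$ be the space of maps $Ax=\sum_nf_n(x)y_n$ with $y_n\in Y$ and $\sum_n\|f_n\|_p\|y_n\|_Y<\infty$, and let $\nu(A)$ be the infimum of these sums over all representations of $A$. In the Banach case these are the nuclear operators and the nuclear norm. We use four properties.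
\begin{enumerate}
\item[(N1)] $p(Ax)\le\|Ax\|_Y\le\nu(A)p(x)$. So $A\in L(X)$, and $\nu$ is a norm.
\item[(N2)] If $\sum_k\nu(A_k)<\infty$, then $A=\sum_kA_k$ converges pointwise in $Y$, $A\in\mathfrak N$, and $\nu(A)\le\sum_k\nu(A_k)$. (Concatenate nearly optimal representations of the $A_k$.) Applied to the tails, this gives convergence in $\nu$.
\item[(N3)] $\nu(A_1A_2)\le\nu(A_1)\nu(A_2)$. (If $A_1x=\sum f_n(x)y_n$, then $A_1A_2x=\sum f_n(A_2x)y_n$, and $\|f_n\circ A_2\|_p\le\|f_n\|_p\,\nu(A_2)$ by (N1).)
\item[(N4)] For $A\in\mathfrak N$ put $e^A=I+\sum_{n\ge1}A^n/n!$. Then $\nu(e^A-I)\le e^{\nu(A)}-1$ by (N2) and (N3), and $e^{NA}=(e^A)^N$ by multiplication of absolutely convergent series. If $\nu(A),\nu(A')\le M$, then $\nu(e^{NA}-e^{NA'})\le Ne^{NM}\nu(A-A')$, because $A^n-A'^n=\sum_{i<n}A^i(A-A')A'^{\,n-1-i}$ has norm at most $nM^{n-1}\nu(A-A')$.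
\end{enumerate}

\begin{proposition}\label{prop:limit}
In Setting \textup{(S)}, for every $\delta>0$ there are $K\in\mathfrak N$ with $\nu(K)<\delta$ and a nonzero continuous bilinear form $\beta$ on $X$ such that $T=I+K$ is hypercyclic and $\beta(Tx,y)=\beta(x,Ty)$ for all $x,y\in X$.
\end{proposition}

\begin{proof}
Let $V$ be the span of the $e_n$, and extend $\pi_n$ to $X$ by $\pi_nx=\sum_{i<n}e_i^*(x)e_i$; then $\pi_d\pi_D=\pi_d$ for $d\le D$. For $A\in L(V_D)$ we have $A\pi_Dx=\sum_{i<D}e_i^*(x)Ae_i$, so $A\pi_D\in\mathfrak N$, and $A\mapsto\nu(A\pi_D)$ is a norm on $L(V_D)$. For a bilinear form $B$ on $V_D$ we have $\|B(\pi_D\,\cdot,\pi_D\,\cdot)\|_p\le\sum_{i,j<D}C_iC_j|B(e_i,e_j)|$, and the left side is a norm on such forms. We use Proposition~\ref{prop:step} with these two norms and with $\|\cdot\|_Y$ on $V_D$.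

\emph{Targets.} Let $d_k=4^k$. The set $W$ of finite combinations of the $e_n$ with coefficients in $\mathbb Q$ (or $\mathbb Q+i\mathbb Q$) is countable and dense in $X$. Take a sequence $(u_k)_{k\ge0}$ in $W$ in which every element of $W$ occurs infinitely often, and let $w_k=u_k$ if $u_k\in V_{d_k}$ and $w_k=0$ otherwise. Each element of $W$ lies in $V_{d_k}$ for all large $k$, so it occurs infinitely often in $(w_k)$.

\emph{Induction.} Let $M=\log(1+\delta)$ and $\rho=p(e_0)$; then $\rho>0$ since $1=e_0^*(e_0)\le C_0\rho$. Begin with the initial model. At step $k=0,1,2,\dots$ we have a model of size $d_k$, with operator $q_k$ and form $B_k$, and integers $N_0,\dots,N_{k-1}$. Choose $\varepsilon_k>0$ with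
\begin{equation}\label{eq:eps}
\varepsilon_k\le2^{-k-2}\min(1,M,\rho^{-2}),\qquad\rho N_je^{N_jM}\varepsilon_k\le2^{-k}\quad(j<k).
\end{equation}
The second condition protects the approximations already achieved from later perturbations. Proposition~\ref{prop:step} with $w=w_k$ and $\varepsilon=\varepsilon_k$ gives a model of size $d_{k+1}$ and an integer $N_k$. Put $Q_k=q_k\pi_{d_k}$ and $\beta_k=B_k(\pi_{d_k}\cdot,\pi_{d_k}\cdot)$. Since $Q_{k+1}$ agrees with $q_{k+1}$ on $V_{d_{k+1}}$,
\[
\nu(Q_{k+1}-Q_k)<\varepsilon_k,\qquad\|\beta_{k+1}-\beta_k\|_p<\varepsilon_k,\qquad\|e^{N_kQ_{k+1}}e_0-w_k\|_Y<\varepsilon_k,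
\]
and $\beta_k(Q_kx,y)=B_k(q_k\pi_{d_k}x,\pi_{d_k}y)=\beta_k(x,Q_ky)$ by \eqref{eq:model}.

\emph{The limits.} We have $Q_0=0$ and $\sum_k\varepsilon_k\le\frac12\min(M,\rho^{-2})$. By (N2), $Q_k\to Q$ in $\mathfrak N$, with $\nu(Q_k),\nu(Q)<M$ and $\nu(Q-Q_k)\le\sum_{i\ge k}\varepsilon_i$. The forms $\beta_k$ converge pointwise to a bilinear form $\beta$ with $\|\beta-\beta_k\|_p\le\sum_{i\ge k}\varepsilon_i$. Thus $\|\beta\|_p<\infty$, so $\beta$ is continuous, and $|\beta(e_0,e_0)-1|\le\rho^2\sum_k\varepsilon_k<1$, so $\beta\ne0$. By (N1),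
\[
|\beta(Qx,y)-\beta_k(Q_kx,y)|\le\bigl(\|\beta-\beta_k\|_p\,\nu(Q)+\|\beta_k\|_p\,\nu(Q-Q_k)\bigr)p(x)p(y)\to0,
\]
and the same bound holds for $|\beta(x,Qy)-\beta_k(x,Q_ky)|$. Hence $\beta(Qx,y)=\beta(x,Qy)$. Put $T=e^Q=I+K$. Then $\nu(K)\le e^{\nu(Q)}-1<\delta$, and summing $\beta(Q^nx,y)/n!=\beta(x,Q^ny)/n!$ over $n$ gives $\beta(Tx,y)=\beta(x,Ty)$.

\emph{The orbit of $e_0$.} By (N1), (N4) and \eqref{eq:eps}, for every $j$,
\[
\|T^{N_j}e_0-w_j\|_Y\le\|e^{N_jQ_{j+1}}e_0-w_j\|_Y+\rho N_je^{N_jM}\sum_{k>j}\varepsilon_k\le2^{-j}+\sum_{k>j}2^{-k}=2^{1-j}.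
\]
Each $u\in W$ equals $w_j$ for infinitely many $j$, and along these $j$ we have $T^{N_j}e_0\to u$ in $Y$, hence in $X$. So the closure of the orbit of $e_0$ contains $W$ and equals $X$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}]
Take $Y=X$ and $p=\|\cdot\|_Y=\|\cdot\|$. Then $X/\ker p=X$ is infinite-dimensional, so Lemma~\ref{lem:biorth} applies and Setting (S) holds. Proposition~\ref{prop:limit} gives $T=I+K$ hypercyclic with $\nu(K)<\delta$, and Lemma~\ref{lem:form} shows that $T\oplus T$ is not cyclic and that $T$ fails the Criterion.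
\end{proof}

Infinite dimension was used to supply $3d_k$ unused vectors $e_n$, with their functionals, at each step; separability to make the targets countable; and completeness to take the limit $Q$.

\begin{proof}[Proof of Corollary~\ref{cor:sot}]
The strong operator topology has the basic open sets $\{R:\|Rx_i-Ax_i\|<\varepsilon,\ i=1,\dots,n\}$ with $A\in L(X)$, $x_i\in X$, $\varepsilon>0$. Replacing the $x_i$ by a basis of their span and decreasing $\varepsilon$, we may assume that $x_1,\dots,x_n$ are linearly independent. A finite-dimensional subspace of $X$ contains no ball, so we can choose successively $y_1,\dots,y_n$ with $\|y_i-Ax_i\|<\varepsilon$ such that $x_1,\dots,x_n,y_1,\dots,y_n$ are linearly independent.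

Let $T$ be as in Theorem~\ref{thm:main}, with hypercyclic vector $x$. The vectors $T^mx$ $(m\ge0)$ are linearly independent: otherwise some $T^mx$ would lie in the span of its predecessors, and this span would be a closed proper invariant subspace containing the orbit. Let $H$ be the span of all $x_i$, $y_i$ and $T^mx$ $(m<2n)$. There is a linear automorphism $J_0$ of $H$ with $J_0x_i=T^{2i-2}x$ and $J_0y_i=T^{2i-1}x$, since both families of $2n$ vectors extend to bases of $H$. The finite-dimensional space $H$ has a closed complement $Z$, and $J=J_0\oplus I_Z$ is an invertible operator on $X$. Then $R=J^{-1}TJ$ satisfies $Rx_i=J^{-1}T^{2i-1}x=y_i$, so $R$ is in the given open set. It is similar to $T$, hence hypercyclic, and $R\oplus R$ is similar to $T\oplus T$, hence not cyclic.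
\end{proof}

\section{Fr\'echet spaces}\label{sec:frechet}

The topology of $\omega$ is given by the seminorms $p_k(x)=\max_{i\le k}|x_i|$. A continuous seminorm or functional is bounded by a multiple of some $p_k$. Hence $\omega^*$ is the span of the coordinate functionals $\xi_1,\xi_2,\dots$, and $\omega$ has no seminorm $p$ as in Lemma~\ref{lem:biorth}. The obstruction itself is also unavailable: a continuous bilinear form satisfies $|B(x,y)|\le Cp_k(x)p_k(y)$ for some $k$, so all $B(\cdot,y)$ lie in the span of $\xi_1,\dots,\xi_k$, which Remark~\ref{rem:rank} excludes. We show that $\omega$ is the only exception to the construction and that it is a true exception. We use repeatedly that for linearly independent functionals $f_1,\dots,f_l$ on a vector space the map $x\mapsto(f_1(x),\dots,f_l(x))$ is onto $\mathbb K^l$.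

\subsection{Spaces not isomorphic to $\omega$}

\begin{lemma}\label{lem:omega}
Let $X$ be an infinite-dimensional Fr\'echet space such that $X/\ker p$ is finite-dimensional for every continuous seminorm $p$. Then $X$ is isomorphic to $\omega$.
\end{lemma}

\begin{proof}
Let $E_k$ be the space of linear functionals on $X$ that vanish on $\ker p_k$; it is the dual of $X/\ker p_k$ and is finite-dimensional. On $X/\ker p_k$ all norms are equivalent. Therefore each element of $E_k$ is bounded by a multiple of $p_k$, and $p_k\le C\max_i|g_i|$ for a basis $(g_i)$ of $E_k$. A continuous functional is bounded by a multiple of some $p_k$, so $X^*=\bigcup_kE_k$ has countable algebraic dimension. The dimension is infinite, since $X^*$ separates the points of the infinite-dimensional space $X$. Let $(f_n)_{n\ge1}$ be an algebraic basis of $X^*$ and $Jx=(f_n(x))_n\in\omega$. The map $J$ is continuous, and each $p_k(x)$ is bounded by a multiple of $\max_{n\le m}|f_n(x)|$ for some $m$, so $J$ is an isomorphism onto its range. The range is closed: if $Jx_j$ converges, then $(x_j)$ is Cauchy in $X$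 and has a limit. It is dense, because any finitely many coordinates $f_1(x),\dots,f_l(x)$ can be prescribed. So $J$ is onto.
\end{proof}

Let $X$ be separable, infinite-dimensional and not isomorphic to $\omega$. By Lemma~\ref{lem:omega} there is a continuous seminorm $p$ with $\dim X/\ker p=\infty$; take $e_n,e_n^*$ from Lemma~\ref{lem:biorth}. The seminorm $p$ controls the functionals but not convergence in $X$, and the role of $Y$ is to supply one norm that dominates all $p_k$. Choose $c_n>0$ with $p(c_ne_n)\le1$ and $p_{n+1}(c_ne_n)\le1$. Then $M_k=\sup_np_k(c_ne_n)<\infty$ for each $k$. For $a\in\ell^1$ the partial sums of $Ja=\sum_na_nc_ne_n$ are Cauchy for every $p_k$, so the series converges in $X$, with $p_k(Ja)\le M_k\|a\|_1$ and $p(Ja)\le\|a\|_1$. The map $J$ is injective because $e_m^*(Ja)=a_mc_m$. So $Y=J(\ell^1)$ with $\|Ja\|_Y=\|a\|_1$ is a Banach space as required in Setting (S). Proposition~\ref{prop:limit} and Lemma~\ref{lem:form} give a hypercyclic operator on $X$ that fails the Criterion. This proves the ``only if'' part of Theorem~\ref{thm:frechet}.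

\subsection{The space $\omega$}

Hypercyclic operators on $\omega$ exist: the backward shift $\Lambda$ satisfies the Criterion with $D_1=D_2$ the finitely supported sequences and $S_n=\Gamma^n$, since $\Gamma^ny\to0$ coordinatewise. An operator $T$ is \emph{mixing} if for all nonempty open sets $U,U'$ we have $T^nU\cap U'\ne\emptyset$ for all large $n$. We recall two facts about a separable Fr\'echet space. By Birkhoff's transitivity theorem, an operator $T$ is hypercyclic if for all nonempty open $U,U'$ there is $n$ with $T^nU\cap U'\ne\emptyset$; indeed, for a countable base $(U_k')$ the set $\bigcap_k\bigcup_nT^{-n}U_k'$ is then dense by the Baire category theorem, and its points have dense orbits. By the theorem of B\`es and Peris \cite{BP}, $T$ satisfies the Hypercyclicity Criterion if and only if $T\oplus T$ is hypercyclic.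

\begin{proposition}\label{prop:mixing}
Every hypercyclic operator $T$ on $\omega$ is mixing.
\end{proposition}

\begin{proof}
Open sets in $\omega$ restrict only finitely many coordinates, so mixing reduces to the solvability of a finite linear system, that is, to linear independence in $\omega^*$. To control it, regard $\omega^*$ as a module over $\mathbb K[t]$, with $t$ acting as $T^*$.

The module is torsion-free. If $P(T^*)f=0$ with $f\ne0$ and $P\ne0$, then the span of the $T^{*n}f$ $(n\ge0)$ is nonzero, $T^*$-invariant and of dimension at most $\deg P$, contrary to Lemma~\ref{lem:noeigen}. In particular each $T^{*n}$ is injective.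

Let $E\subseteq\omega^*$ be a finite-dimensional subspace. We claim that $E\cap T^{*n}E=\{0\}$ for all large $n$. The submodule generated by $E$ is finitely generated and torsion-free over the principal ideal domain $\mathbb K[t]$, hence isomorphic to $\mathbb K[t]^r$ for some $r$. Under this isomorphism there is $m$ such that all components of all elements of $E$ have degree $\le m$. For $n>m$, a nonzero element of $t^nE$ has a nonzero component divisible by $t^n$, of degree $>m$, so it is not in $E$.

Now let $U,U'$ be nonempty and open. For some $l$ and some $a,b\in\mathbb K^l$, the set $U$ contains every $x$ with $\xi_i(x)=a_i$ $(i\le l)$, and $U'$ contains every $x$ with $\xi_i(x)=b_i$ $(i\le l)$. Let $E=\operatorname{span}(\xi_1,\dots,\xi_l)$. For large $n$ the functionals $\xi_1,\dots,\xi_l,T^{*n}\xi_1,\dots,T^{*n}\xi_l$ are linearly independent, because $T^{*n}$ is injective and $E\cap T^{*n}E=\{0\}$. So some $x\in\omega$ satisfies $\xi_i(x)=a_i$ and $\xi_i(T^nx)=(T^{*n}\xi_i)(x)=b_i$ for all $i\le l$. Then $x\in U$ and $T^nx\in U'$.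
\end{proof}

Let $T$ be hypercyclic on $\omega$. Given nonempty open sets $U_1\times U_2$ and $U_1'\times U_2'$ in $\omega\oplus\omega$, Proposition~\ref{prop:mixing} provides one $n$ with $T^nU_1\cap U_1'\ne\emptyset$ and $T^nU_2\cap U_2'\ne\emptyset$. Since such products form a base, $T\oplus T$ is hypercyclic by Birkhoff's theorem, and $T$ satisfies the Criterion by \cite{BP}. Hypercyclicity and the Criterion are preserved under isomorphisms of the underlying space, so this proves the ``if'' part and completes the proof of Theorem~\ref{thm:frechet}.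

\begin{thebibliography}{9}

\bibitem{AP}
Andr\'e Augusto, Leonardo Pellegrini,
\texttt{http://www.arxitics.com/articles/2002.01613}.

\bibitem{BP}
B\`es and Peris,
\emph{Hereditarily hypercyclic operators},
J. Funct. Anal. 167 (1999), 94--112.

\end{thebibliography}
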